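\title{Chang's conjecture from $\aleph_{\omega_1}$ to $\aleph_\omega$}

\begin{abstract}
We show that $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$, an instance of Chang's conjecture between singular cardinals of different cofinalities, is consistent relative to a 2-huge cardinal. The same proof gives the consistency of $(\aleph_{\omega_{n+1}+1},\aleph_{\omega_{n+1}})\twoheadrightarrow(\aleph_{\omega_n+1},\aleph_{\omega_n})$ for each $n<\omega$. The witnesses come from hulls built with an elementary embedding; these hulls are large, but they contain few antichains of the collapse that produces the final model. We also prove in ZFC that if $2^{\aleph_1}<\aleph_\omega$, then there is a structure on $\aleph_{\omega_1+1}$ all of whose witnesses meet $\omega_1$ in a countable set.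
\end{abstract}

\section{The problem and the results}\label{sec:intro}

For infinite cardinals $\kappa\ge\lambda$ and $\nu\ge\mu$, the symbol
\[
(\kappa,\lambda)\twoheadrightarrow(\nu,\mu)
\]
stands for the following assertion: every structure $\mathfrak A=(A;R^{\mathfrak A},\dots)$ in a countable language with a distinguished unary predicate $R$, such that $|A|=\kappa$ and $|R^{\mathfrak A}|=\lambda$, has an elementary substructure $\mathfrak B=(B;R^{\mathfrak B},\dots)\prec\mathfrak A$ with $|B|=\nu$ and $|R^{\mathfrak B}|=\mu$. We call such a $\mathfrak B$ a \emph{witness} for $\mathfrak A$. Chang's conjecture is the instance $(\aleph_2,\aleph_1)\twoheadrightarrow(\aleph_1,\aleph_0)$.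

The assertion is a L\"owenheim--Skolem theorem for two cardinals at once. The ordinary theorem puts every infinite $Y\subseteq A$ inside an elementary substructure of size $|Y|$. Taking $Y\subseteq R^{\mathfrak A}$ of size $\mu\le\lambda$ gives $(\kappa,\lambda)\twoheadrightarrow(\mu,\mu)$, and taking $Y\supseteq R^{\mathfrak A}$ of size $\nu\in[\lambda,\kappa]$ gives $(\kappa,\lambda)\twoheadrightarrow(\nu,\lambda)$. So one can shrink the predicate by giving up the gap between the two cardinals, or keep a gap by not shrinking the predicate. The content lies in doing both. A gap of one cardinal cannot grow: let $\mathfrak A$ have universe $\lambda^+$, predicate $R=\lambda$, and a binary function $e$ such that $e(\beta,\cdot)$ maps $\beta$ injectively into $\lambda$ for each $\beta<\lambda^+$. If $\mathfrak B\prec\mathfrak A$ and $|B\cap\lambda|=\mu$, then $e(\beta,\cdot)$ maps $B\cap\beta$ injectively into $B\cap\lambda$ for $\beta\in B$, so every proper initial segment of $B$ has size at most $\mu$, and $|B|\le\mu^+$. For structures of type $(\lambda^+,\lambda)$ the instances with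 content are therefore $(\lambda^+,\lambda)\twoheadrightarrow(\mu^+,\mu)$ with $\mu<\lambda$.

Two known results give the context. Relative to the consistency of a cardinal $\kappa$ that is $\kappa^{+\omega+1}$-supercompact, it is consistent that $(\aleph_{\omega+1},\aleph_\omega)\twoheadrightarrow(\aleph_1,\aleph_0)$. Relative to the consistency of a huge cardinal, it is consistent that $(\kappa^{++},\kappa^+)\twoheadrightarrow(\mu^+,\mu)$ for every $\kappa$ and every $\mu<\kappa^+$. In the following question, which is stated as open in \cite{cc}, both $\lambda$ and $\mu$ are singular and their cofinalities differ.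

\medskip
\noindent\textbf{Question.} \emph{Is $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$ consistent relative to a standard large cardinal axiom, or does ZFC refute it?}
\medskip

There is a reason to expect a refutation. Put $\theta=\aleph_{\omega_1}$. A witness has $\aleph_{\omega+1}$ elements, so it seems harmless to ask that it contain all of $\omega_1$. Now ZFC provides functions $f_\beta:\omega_1\to\theta$, for $\beta<\theta^+$, that increase modulo bounded sets: if $\beta<\beta'$, then $f_\beta(i)<f_{\beta'}(i)$ for all large $i$. Let $\mathfrak A$ contain the map $(\beta,i)\mapsto f_\beta(i)$. If a witness $\mathfrak B$ contains $\omega_1$, then the $\aleph_{\omega+1}$ functions $f_\beta$ with $\beta\in B$ take all their values in $B\cap\theta$, a set of size $\aleph_\omega$. Counting does not forbid this, since $\aleph_\omega^{\aleph_1}>\aleph_\omega$, but Theorem~\ref{thm:limit} below does forbid it when $2^{\aleph_1}<\aleph_\omega$.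

The request $\omega_1\subseteq B$ is not harmless, however: closing $B\cup\omega_1$ under the functions of $\mathfrak A$ may produce $\aleph_{\omega+1}$ new points below $\theta$. The obstruction leaves room for witnesses with $B\cap\omega_1$ countable. Such a witness does not see the true cofinality of $\theta$: if $\mathfrak A$ contains the map $\beta\mapsto\min\{\alpha:\beta<\aleph_\alpha\}$ on $\theta$, then $B\cap\theta\subseteq\aleph_{\alpha^*}$ for the countable ordinal $\alpha^*=\sup(B\cap\omega_1)$. We show that witnesses of this shape, thin at the bottom and thick higher up, can exist for all structures at once.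

A cardinal $\kappa$ is \emph{2-huge} if there is an elementary embedding $j_0:V\to N_0$ with critical point $\kappa$ such that $N_0$ is transitive and closed under sequences of length $j_0(j_0(\kappa))$. By the usual ultrafilter characterization, $j_0$ may be taken to be an ultrapower embedding, hence a definable class, and the existence of a 2-huge cardinal is a first-order statement.

\begin{theorem}\label{thm:main}
If ZFC $+$ ``there is a 2-huge cardinal'' is consistent, then so is ZFC $+$ $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$. Any model of ZFC with a 2-huge cardinal has a forcing extension satisfying $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$.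
\end{theorem}

Write $\alpha^{+i}$ for the $i$-th cardinal successor of $\alpha$: $\alpha^{+0}=\alpha$, $\alpha^{+(i+1)}=(\alpha^{+i})^+$, and $\alpha^{+i}=\sup_{k<i}\alpha^{+k}$ for limit $i$. Theorem~\ref{thm:main} is the case $\tau=\omega$ of the next theorem, and we prove the two together.

\begin{theorem}\label{thm:tau}
Let $\kappa$ be 2-huge and let $\tau<\kappa$ be an infinite regular cardinal. In some forcing extension with the same cardinals $\le\tau$,
\[
(\tau^{+\tau^++1},\tau^{+\tau^+})\twoheadrightarrow(\tau^{+\tau+1},\tau^{+\tau}).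
\]
For example, for each $n<\omega$ it is consistent, relative to a 2-huge cardinal, that $(\aleph_{\omega_{n+1}+1},\aleph_{\omega_{n+1}})\twoheadrightarrow(\aleph_{\omega_n+1},\aleph_{\omega_n})$.
\end{theorem}

\begin{theorem}[ZFC]\label{thm:limit}
Let $\theta$ be a singular cardinal, let $\rho=\operatorname{cf}(\theta)<\eta<\theta$, where $\eta$ is a singular cardinal with $\operatorname{cf}(\eta)\ne\rho$, and suppose that $\eta'^{\,\rho}<\eta$ for all cardinals $\eta'<\eta$. Then some structure with universe $\theta^+$ and $R=\theta$ has no elementary substructure $\mathfrak B$ with $|B|=\eta^+$, $|B\cap\theta|=\eta$ and $\rho\subseteq B$. In particular, if $2^{\aleph_1}<\aleph_\omega$, there is a structure with universe $\aleph_{\omega_1+1}$ and $R=\aleph_{\omega_1}$ such that every witness $\mathfrak B$ to $(\aleph_{\omega_1+1},\aleph_{\omega_1})\twoheadrightarrow(\aleph_{\omega+1},\aleph_\omega)$ for it has $B\cap\omega_1$ countable.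
\end{theorem}

Section~\ref{sec:prelim} recalls the standard facts that we use. Section~\ref{sec:idea} lists what is needed from the large cardinal, namely an elementary embedding with instances of GCH around its critical point and around the image of the critical point, and shows how such an embedding changes cofinality before any cardinal is collapsed. Section~\ref{sec:collapse} describes the collapse to small alephs, and Section~\ref{sec:main} shows that the argument of Section~\ref{sec:idea} survives it. Section~\ref{sec:prep} obtains the embedding from a 2-huge cardinal. Section~\ref{sec:limit} proves Theorem~\ref{thm:limit}; it can be read at once. The reader who wants only Theorem~\ref{thm:main} may put $\tau=\omega$ throughout; the limit stages below $\tau$ and the closure under sequences of length less than $\tau$ then become vacuous.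

\section{Preliminaries}\label{sec:prelim}

We write ${}^\alpha Z$ for the set of functions from $\alpha$ to $Z$, $j''Z$ for the pointwise image $\{j(z):z\in Z\}$, and $H(\chi)$ for the set of sets whose transitive closure has size less than $\chi$. If $\chi$ is inaccessible, then $H(\chi)=V_\chi$ and $|H(\chi)|=\chi$. A superscript, as in $|Z|^M$ or $P(\eta)^M$, names the model in which an object is computed.

\subsection*{Closed sets in place of substructures}
It is easier to apply an embedding, or to take a name, for one function than for a structure. Let $\Theta$ be an infinite cardinal and $F:\omega\times[\Theta^+]^{<\omega}\to\Theta^+$. A set $X\subseteq\Theta^+$ is \emph{$F$-closed} if $F(n,u)\in X$ for all $n<\omega$ and all finite $u\subseteq X$. It has \emph{type $(\nu,\mu)$ over $\Theta$} if $|X|=\nu$ and $|X\cap\Theta|=\mu$.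

\begin{lemma}\label{lem:closed}
If $(\Theta^+,\Theta)\twoheadrightarrow(\lambda^+,\lambda)$ fails, then there is $F:\omega\times[\Theta^+]^{<\omega}\to\Theta^+$ such that no $F$-closed set has type $(\lambda^+,\lambda)$ over $\Theta$.
\end{lemma}

\begin{proof}
Let $\mathfrak A$ have no witness. As $|R^{\mathfrak A}|=\Theta$ and $|A\setminus R^{\mathfrak A}|=\Theta^+=|\Theta^+\setminus\Theta|$, we may transport $\mathfrak A$ along a bijection and assume $A=\Theta^+$, $R^{\mathfrak A}=\Theta$. For each formula $\varphi(y,x_1,\dots,x_k)$ fix a Skolem function $h:A^k\to A$, so that $\mathfrak A\models\varphi(h(\vec a),\vec a)$ whenever $\mathfrak A\models\exists y\,\varphi(y,\vec a)$. For each such $h$ and each surjection $\pi:\{1,\dots,k\}\to\{1,\dots,m\}$ define $h_\pi(u)=h(u_{\pi(1)},\dots,u_{\pi(k)})$ if $u=\{u_1<\dots<u_m\}$, and $h_\pi(u)=0$ if $|u|\ne m$. Let $F(n,\cdot)$, $n<\omega$, list the countably many functions $h_\pi$. Every $k$-tuple from $X$ has the form $(u_{\pi(1)},\dots,u_{\pi(k)})$ with $u\subseteq X$, so a nonempty $F$-closed set $X$ is closed under all Skolem functions.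 By the Tarski--Vaught criterion it is the universe of an elementary substructure, and so it does not have type $(\lambda^+,\lambda)$.
\end{proof}

\subsection*{Forcing}
Stronger conditions are smaller, and $1$ is the trivial condition. A forcing is \emph{${<}\chi$-closed} (\emph{$\le\alpha$-closed}) if every decreasing sequence of length less than $\chi$ (at most $\alpha$) has a lower bound. It is \emph{$\le\alpha$-directed closed} if every directed subset of size at most $\alpha$ has a lower bound; a set is directed if any two of its elements have a common extension in it. It is \emph{$\chi$-c.c.}\ if its antichains have size less than $\chi$. Products have full support: a condition is any choice of one condition from each factor. The following facts are standard.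

\begin{itemize}
\item[(F1)] A ${<}\chi$-closed forcing adds no sequences of ground model sets of length less than $\chi$. So cardinals $\le\chi$ stay cardinals, and regular cardinals $\le\chi$ stay regular.
\item[(F2)] Let $\chi$ be regular and uncountable. A $\chi$-c.c.\ forcing keeps regular cardinals $\ge\chi$ regular and preserves all cardinals $\ge\chi$. A forcing of size less than $\chi$ is $\chi$-c.c. The product of a forcing of size less than $\chi$ with a $\chi$-c.c.\ forcing is $\chi$-c.c., because among $\chi$ conditions $\chi$ many share the first coordinate.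
\item[(F3)] Every subset of $\eta$ in an extension by $\mathbb P$ has a \emph{nice name}, given by an $\eta$-sequence of antichains of $\mathbb P$. If $|\mathbb P|\le\eta$, there are at most $2^\eta$ nice names. If $\delta>\eta$ is inaccessible and $\mathbb P$ is $\delta$-c.c.\ of size at most $\delta$, there are at most $\delta$ of them. A forcing of size less than an inaccessible $\delta$ keeps $\delta$ inaccessible.
\item[(F4)] Let $\chi$ be regular. For $\zeta\ge\chi$, $\operatorname{Col}(\chi,\zeta)$ is the set of partial functions from $\chi$ to $\zeta$ of size less than $\chi$, ordered by reverse inclusion. It has size $\zeta^{<\chi}$ and forces $|\zeta|=\chi$. The Levy collapse $\operatorname{Col}(\chi,{<}\delta)$ is the set of functions $p$ of size less than $\chi$ with $\operatorname{dom}(p)\subseteq\delta\times\chi$ and $p(\alpha,\xi)<\alpha$, ordered by reverse inclusion. It forces $|\alpha|\le\chi$ for all $\alpha<\delta$. If $\delta>\chi$ is inaccessible, it is a $\delta$-c.c.\ subset of $H(\delta)$ of size $\delta$, and it forces $\delta=\chi^+$. In both forcings the union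 of a directed set of size less than $\chi$ is a lower bound for it.
\item[(F5)] (Easton's lemma.) If $\chi$ is regular, $\mathbb P_0$ is $\chi$-c.c.\ and $\mathbb P_1$ is ${<}\chi$-closed, then every sequence of ordinals of length less than $\chi$ in the extension by $\mathbb P_0\times\mathbb P_1$ lies in the extension by $\mathbb P_0$.
\item[(F6)] Let $\chi$ be regular and uncountable, $\mathbb P\in H(\chi)$, and $G\subseteq\mathbb P$ generic. Then $H(\chi)^{V[G]}=H(\chi)[G]:=\{\sigma^G:\sigma\in H(\chi)\text{ a }\mathbb P\text{-name}\}$. For each formula $\varphi$ the forcing relation over $H(\chi)$ is definable in $H(\chi)$, and $H(\chi)[G]\models\varphi(\vec\sigma^{\,G})$ if and only if some $p\in G$ forces $\varphi(\vec\sigma)$ over $H(\chi)$.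
\item[(F7)] (Lifting.) Let $j:M\to N$ be elementary between transitive models of ZFC, let $G$ be $\mathbb P$-generic over $M$ and $G^*$ be $j(\mathbb P)$-generic over $N$, with $j''G\subseteq G^*$. Then $\sigma^G\mapsto j(\sigma)^{G^*}$ is an elementary embedding $M[G]\to N[G^*]$ extending $j$.
\end{itemize}

Both products of collapses in this paper must preserve successors of singular cardinals, where neither closure nor the chain condition applies directly. Say that $\mathbb P$ \emph{splits at} an uncountable regular cardinal $\chi$ if $\mathbb P\cong\mathbb P_0\times\mathbb P_1$ with $\mathbb P_0$ $\chi$-c.c.\ and $\mathbb P_1$ ${<}\chi$-closed.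

\begin{lemma}\label{lem:split}
\begin{itemize}
\item[(a)] If $\mathbb P$ splits at $\chi$, then $\mathbb P$ forces $\operatorname{cf}(\nu)\ge\chi$ for every regular $\nu\ge\chi$. In particular $\chi$ stays regular.
\item[(b)] If $\nu$ is singular and $\mathbb P$ splits at unboundedly many $\chi<\nu$, then $\mathbb P$ preserves $\nu$ and $\nu^+$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) By (F5) a cofinal sequence in $\nu$ of length less than $\chi$ would lie in the extension by $\mathbb P_0$, where $\nu$ is regular by (F2).

(b) By (a), $\nu$ is a supremum of preserved cardinals, so it is preserved. Let $\nu'$ be the $\nu^+$ of the ground model. By (a) again, in the extension $\operatorname{cf}(\nu')\ge\chi$ for unboundedly many $\chi<\nu$, so $\operatorname{cf}(\nu')\ge\nu$. A cofinality is a regular cardinal, $\nu$ is still singular, and no ordinal strictly between $\nu$ and $\nu'$ is a cardinal. Hence $\operatorname{cf}(\nu')=\nu'$.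
\end{proof}

\section{Changing cofinality with an embedding}\label{sec:idea}

Fix an infinite regular cardinal $\tau$. Sections~\ref{sec:idea} and~\ref{sec:main} take place in a model $W$ of ZFC that has transitive class models $M,N$ of ZFC containing all ordinals and an elementary embedding $j:M\to N$ with critical point $\kappa>\tau$. Put
\[
\delta=j(\kappa),\qquad \varepsilon=j(\delta),\qquad \Theta=(\delta^{+\kappa^+})^M ,
\]
and let $\Theta^+$ denote the successor of $\Theta$ in $M$. We assume:
\begin{itemize}
\item[(A1)] $\kappa$ and $\delta$ are inaccessible in $M$, and $\tau$ is regular in $M$;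
\item[(A2)] $M\models 2^\eta=\eta^+$ for all cardinals $\eta\in[\kappa,\kappa^{+\kappa})\cup[\delta,\Theta]$;
\item[(A3)] $P(\Theta^+)^M=P(\Theta^+)^N$;
\item[(A4)] $j\restriction\Theta^+\in N$.
\end{itemize}

\begin{proposition}\label{prop:prep}
Let $\kappa$ be 2-huge and $\tau<\kappa$ infinite regular. In some forcing extension $W$ of $V$ there are $M$, $N$ and $j:M\to N$ as above, with critical point $\kappa$, such that $M$ is an extension of $V$ by a $\le\tau$-closed forcing.
\end{proposition}

We prove this in Section~\ref{sec:prep}. Its only purpose is to arrange (A2).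

\begin{remark}\label{rem:gch}
If GCH holds in $V$, no preparation is needed. Let $j:V\to N$ have critical point $\kappa$, let $\delta=j(\kappa)$, and let $N$ be closed under sequences of length $\delta^{+\kappa^++1}$. Then (A1)--(A4) hold with $M=W=V$. Indeed, closure gives (A3) and (A4) at once, and (A2) is part of GCH. The cardinal $\kappa$ is measurable, so $\delta$ is inaccessible in $N$; by closure it is a regular limit cardinal in $V$, and it is a strong limit by GCH.
\end{remark}

The G\"odel pairing function is absolute and maps $\Theta^+\times\Theta^+$ onto $\Theta^+$, so by (A3) the models $M$ and $N$ have the same subsets of $\Theta^+\times\Theta^+$. Hence they have the same cardinals $\le\Theta^+$, and the same sequences of length at most $\Theta^+$ of ordinals below $\Theta^+$. The terms $\kappa^+$ and $\delta^{+i}$ for $i\le\kappa^++1$ thus mean the same in $M$ and $N$. We put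
\[
\theta=j(\Theta),\qquad\theta^+=j(\Theta^+)=(\theta^+)^N .
\]

The simplest way to get a two-cardinal relation from $j$ is to use a pointwise image as the closed set.

\begin{example}\label{ex:same}
In $M$, $(\delta^{+\omega+1},\delta^{+\omega})\twoheadrightarrow(\kappa^{+\omega+1},\kappa^{+\omega})$. To see this put $\Theta_0=\delta^{+\omega}$ and $\lambda_0=(\kappa^{+\omega})^M$, so that $j(\lambda_0)=(\delta^{+\omega})^N=\Theta_0$ and $j(\lambda_0^+)=\Theta_0^+$. Let $F:\omega\times[\Theta_0^+]^{<\omega}\to\Theta_0^+$ be in $M$ and let $X=j''\Theta_0^+$. A finite subset of $X$ has the form $j(u)$ with $u\in[\Theta_0^+]^{<\omega}$, and $j(F)(n,j(u))=j(F(n,u))\in X$. By (A4), $X\in N$, and $j\restriction\Theta_0^+\in N$ maps $\Theta_0^+$ bijectively onto $X$ and $\Theta_0$ onto $X\cap j(\Theta_0)$. So $N$ has a $j(F)$-closed set of type $(j(\lambda_0^+),j(\lambda_0))$ over $j(\Theta_0)$. By elementarity $M$ has an $F$-closed set of type $(\lambda_0^+,\lambda_0)$ over $\Theta_0$, and Lemma~\ref{lem:closed} applies.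
\end{example}

Here both singular cardinals have cofinality $\omega$. For Theorem~\ref{thm:main} we plan to make $\kappa$ countable, so that $\kappa^+$ becomes $\omega_1$. The upper cardinal should then have cofinality $\kappa^+$, which leads to $\Theta$, and the lower one should have cofinality less than $\kappa$. Example~\ref{ex:same} cannot be copied, because $\Theta$ is not in the range of $j$: if $j(x)=\delta^{+\kappa^+}$, then by elementarity $x=(\kappa^{+i})^M$ for some $i$ with $j(i)=\kappa^+$, whereas $j(i)=i$ for $i<\kappa$ and $j(i)\ge\delta$ for $i\ge\kappa$.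

But $\Theta$ is an entry of a sequence in the range of $j$. Let
\[
I=\{\mu:\tau\le\mu<\kappa,\ \mu\text{ a cardinal of }M\},\qquad \lambda_\mu=(\kappa^{+\mu^+})^M\quad(\mu\in I).
\]
Since $j(\tau)=\tau$ and $\kappa<\delta$ is a cardinal of $N$, we have $\kappa\in j(I)$. For a sequence $\vec x=\langle x_\mu:\mu\in I\rangle\in M$ we write $j(\vec x)_\kappa$ for the entry of $j(\vec x)$ at index $\kappa$. Then
\begin{equation}\label{eq:coincide}
j(\vec\lambda)_\kappa=(\delta^{+\kappa^+})^N=\Theta,\qquad j(\langle\lambda_\mu^+:\mu\in I\rangle)_\kappa=\Theta^+ .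
\end{equation}
So one can argue by contradiction: if every $\mu\in I$ had a counterexample $F^\mu$, then $F=j(\vec F)_\kappa$ would be a counterexample in $N$ for the type $(\Theta^+,\Theta)$ over $\theta$. The price is that $F$ need not be in the range of $j$, so $j''\Theta^+$ need not be $F$-closed. The set must be enlarged so that it can use $\kappa$ as a parameter, and it must not grow too much below $\theta$. For $Z\in M$ let
\[
Z^\dagger=\{j(f)(\xi): f\in({}^\kappa Z)^M,\ \xi<\delta\}.
\]
For the present section the single index $\xi=\kappa$ would do; all $\xi<\delta$ are needed once we force.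

\begin{lemma}\label{lem:dagger}
Let $Y,Z\in M$ be nonempty.
\begin{itemize}
\item[(a)] $j''Z\subseteq Z^\dagger\subseteq j(Z)$. If $\kappa\subseteq Z$, then $\delta\subseteq Z^\dagger$.
\item[(b)] $Z^\dagger\cap j(Y)\subseteq Y^\dagger$.
\item[(c)] If $\nu\le\Theta^+$ is an infinite cardinal of $M$ and $s\in M$ maps $\nu$ onto $({}^\kappa Z)^M$, then $Z^\dagger=\{j(s)(j(\alpha))(\xi):\alpha<\nu,\ \xi<\delta\}$. Hence $Z^\dagger\in N$ and $|Z^\dagger|^N\le\max(\nu,\delta)$.
\item[(d)] Let $\ell<\kappa$, let $\langle f_a:a<\ell\rangle\in M$ be a sequence of functions from $\kappa$ to $Z$, and let $\langle\xi_a:a<\ell\rangle\in N$ be a sequence of ordinals below $\delta$. Then there are $z<\delta$ and a sequence $\langle f'_a:a<\ell\rangle\in M$ of functions from $\kappa$ to $Z$ with $j(f'_a)(z)=j(f_a)(\xi_a)$ for all $a<\ell$.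
\end{itemize}
\end{lemma}

\begin{proof}
(a) If $f$ is constant with value $x$, then $j(f)(0)=j(x)$. If $f:\kappa\to Z$, then $j(f):\delta\to j(Z)$. If $f$ is the identity on $\kappa$, then $j(f)(\xi)=\xi$.

(b) Let $y=j(f)(\xi)\in j(Y)$ and fix $y_0\in Y$. Put $f'(\eta)=f(\eta)$ if $f(\eta)\in Y$, and $f'(\eta)=y_0$ otherwise. By elementarity $j(f')(\xi)=j(f)(\xi)$, since this value is in $j(Y)$.

(c) We have $j(s)(j(\alpha))=j(s(\alpha))$, which gives the equation. The right-hand side is computed in $N$ from $j(s)$ and $j\restriction\nu$, which is in $N$ by (A4), and it is the image of $\nu\times\delta$ under a map in $N$.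

(d) As $\kappa$ is inaccessible in $M$, there is in $M$ a surjection $b:\kappa\to({}^\ell\kappa)^M$. Put $f'_a(\eta)=f_a(b(\eta)(a))$. Since $j(\ell)=\ell$, the map $j(b)$ sends $\delta$ onto $({}^\ell\delta)^N$; choose $z$ with $j(b)(z)=\langle\xi_a:a<\ell\rangle$. As $j(a)=a$, we get $j(f'_a)(z)=j(f_a)(j(b)(z)(a))=j(f_a)(\xi_a)$.
\end{proof}

The next lemma is the heart of the matter: hulls of this kind are large at $\theta^+$, of the right size at $\theta$, and small below $\varepsilon$.

\begin{lemma}\label{lem:sizes}
In $M$, $(\Theta^+)^\kappa=\Theta^+$. If $Z\in M$, $\Theta^+\subseteq Z$ and $|Z|^M=\Theta^+$, then $Z^\dagger\in N$ and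
\[
|Z^\dagger\cap\theta^+|^N=\Theta^+,\qquad |Z^\dagger\cap\theta|^N=\Theta,\qquad |Z^\dagger\cap H(\varepsilon)^N|^N\le\delta .
\]
\end{lemma}

\begin{proof}
We compute three powers in $M$. By (A2) at $\Theta$, $(\Theta^+)^\kappa=(2^\Theta)^\kappa=2^\Theta=\Theta^+$. Next, $\operatorname{cf}(\Theta)=\kappa^+>\kappa$, so every $f:\kappa\to\Theta$ maps into some cardinal $\eta\in[\delta,\Theta)$, and $\eta^\kappa\le2^\eta=\eta^+<\Theta$ by (A2); hence $\Theta^\kappa=\Theta$. Finally $|H(\delta)|=\delta$ and $\delta^\kappa=\delta$, because $\delta>\kappa$ is inaccessible.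

By Lemma~\ref{lem:dagger}(c), $Z^\dagger\in N$ and $|Z^\dagger|^N\le\Theta^+$, $|\Theta^\dagger|^N\le\Theta$, and $|Y^\dagger|^N\le\delta$ for $Y=H(\delta)^M$. By (b) of that lemma, $Z^\dagger\cap\theta\subseteq\Theta^\dagger$ and $Z^\dagger\cap H(\varepsilon)^N=Z^\dagger\cap j(Y)\subseteq Y^\dagger$. This gives the three upper bounds. By (a), the injection $j\restriction\Theta^+\in N$ maps $\Theta^+$ into $Z^\dagger\cap\theta^+$ and $\Theta$ into $Z^\dagger\cap\theta$, which gives the two lower bounds.
\end{proof}

The equation $\Theta^\kappa=\Theta$ explains the exponent $\mu^+$ in $\lambda_\mu$. With $\kappa^{+\mu}$ in its place the entry at index $\kappa$ would be $\delta^{+\kappa}$, which has cofinality $\kappa$; then $(\delta^{+\kappa})^\kappa>\delta^{+\kappa}$ by K\"onig's theorem, and the count breaks down.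

We can now change cofinality among large cardinals: below, $\Theta$ has cofinality $\kappa^+$ in $M$ and $\lambda_\mu$ has cofinality $\mu^+<\kappa$. The proposition is not used later; it is the proof of Theorem~\ref{thm:tau} with the forcing removed.

\begin{proposition}\label{prop:warm}
There is $\mu\in I$ such that $M\models(\Theta^+,\Theta)\twoheadrightarrow(\lambda_\mu^+,\lambda_\mu)$.
\end{proposition}

\begin{proof}
Suppose not. By Lemma~\ref{lem:closed} choose in $M$ a sequence $\vec F=\langle F^\mu:\mu\in I\rangle$ such that no $F^\mu$-closed set in $M$ has type $(\lambda_\mu^+,\lambda_\mu)$ over $\Theta$. Let $F=j(\vec F)_\kappa$. By elementarity and \eqref{eq:coincide}, in $N$ no $F$-closed subset of $\theta^+$ has type $(\Theta^+,\Theta)$ over $\theta$. Let $X=(\Theta^+)^\dagger\subseteq\theta^+$. By Lemma~\ref{lem:sizes}, $X\in N$ and $X$ has that type in $N$. It remains to see that $X$ is $F$-closed. Let $n<\omega$ and $u=\{x_1,\dots,x_m\}\subseteq X$, and put $x_0=\kappa\in X$. By Lemma~\ref{lem:dagger}(d) there are $f_0,\dots,f_m:\kappa\to\Theta^+$ in $M$ and one $z<\delta$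 with $x_a=j(f_a)(z)$ for all $a\le m$. Define $g:\kappa\to\Theta^+$ in $M$ by
\[
g(\eta)=F^{f_0(\eta)}\bigl(n,\{f_1(\eta),\dots,f_m(\eta)\}\bigr)\quad\text{if }f_0(\eta)\in I,
\]
and $g(\eta)=0$ otherwise. Then $j(g)(z)=j(\vec F)_\kappa(n,u)=F(n,u)$, so $F(n,u)\in X$.
\end{proof}

To prove Theorem~\ref{thm:main} we run this argument for forcings $\mathbb Q_\mu$ that turn $\lambda_\mu$ into $\aleph_\omega$ and $\Theta$ into $\aleph_{\omega_1}$. The counterexamples $F^\mu$ become names. We do not lift $j$ through any $\mathbb Q_\mu$. We force over $N$ with $j(\vec{\mathbb Q})_\kappa$ and choose the generic filter so that a hull of the above kind stays closed under the generic function.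

\section{Collapsing to small alephs}\label{sec:collapse}

Take $\tau=\omega$ for orientation. The forcing has three parts. First $\operatorname{Col}(\omega,\kappa)$ makes $\kappa^+$ equal to $\omega_1$ and gives $\lambda=\kappa^{+\mu^+}$ cofinality $\omega$. Then a product of $\omega$ collapses leaves only $\omega$ many cardinals below $\lambda$, so that $\lambda=\aleph_\omega$. Finally a Levy collapse removes all but finitely many cardinals between $\lambda$ and $\delta$. Nothing is collapsed from $\delta$ on, so $\delta^{+\kappa^+}$ is reached after $\omega_1$ further steps and equals $\aleph_{\omega_1}$. For Section~\ref{sec:main} it matters that the part after $\operatorname{Col}(\omega,\kappa)$ is countably closed and that its antichains belong to $H(\delta)$.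

\begin{lemma}[ZFC]\label{lem:collapse}
Let $\tau$ be infinite regular, let $\tau\le\mu<\kappa<\delta$ be cardinals with $\kappa$ and $\delta$ inaccessible, and assume $2^\eta=\eta^+$ for all cardinals $\eta\in[\kappa,\kappa^{+\kappa})$. Put $\lambda=\kappa^{+\mu^+}$. There is a $\operatorname{Col}(\tau,\kappa)$-name $\dot{\mathbb R}$ for a forcing such that:
\begin{itemize}
\item[(1)] $\operatorname{Col}(\tau,\kappa)$ forces that $\dot{\mathbb R}$ is $\le\tau$-closed and $\delta$-c.c., that $\dot{\mathbb R}\subseteq H(\delta)$, and that $\delta$ is inaccessible;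
\item[(2)] $\mathbb Q=\operatorname{Col}(\tau,\kappa)*\dot{\mathbb R}$ preserves cardinals $\le\tau$ and cardinals $\ge\delta$, and forces
\[
\kappa^+=\tau^+,\quad\lambda=\tau^{+\tau},\quad\lambda^+=\tau^{+\tau+1},\quad\delta=\tau^{+\tau+3},\quad\delta^{+\kappa^+}=\tau^{+\tau^+},\quad\delta^{+\kappa^++1}=\tau^{+\tau^++1},
\]
where left-hand sides are computed in the ground model and right-hand sides in the extension.
\end{itemize}
\end{lemma}

\begin{proof}
In this proof $\mu^+$, $\kappa^{+i}$, $\lambda^+$, $\lambda^{++}$ and $\delta^{+i}$ are computed in $V$. Since $\delta$ is a regular limit cardinal above $\kappa$, we have $\kappa^{+i}<\delta$ for all $i<\delta$; in particular $\lambda^{++}<\delta$.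

\emph{The first step.} Let $G_0\subseteq\operatorname{Col}(\tau,\kappa)$ be generic. This forcing is ${<}\tau$-closed and has size $\kappa^{<\tau}=\kappa$. So in $V[G_0]$: cardinals $\le\tau$ are preserved, $\tau$ is regular, $|\kappa|=\tau$, cardinals and regular cardinals above $\kappa$ are preserved, $\kappa^+$ is the successor of $\tau$, and $\delta$ is inaccessible. By (F3) there are at most $(2^{\kappa^{+i}})^V=\kappa^{+(i+1)}$ subsets of $\kappa^{+i}$ for $i<\kappa$, so
\begin{equation}\label{eq:gch0}
V[G_0]\models 2^{|\kappa^{+i}|}=\kappa^{+(i+1)}\qquad(i<\kappa).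
\end{equation}
The ordinal $\mu^+$ lies strictly between $\tau$ and $\kappa$, so it has size $\tau$ and cofinality at most $\tau$ in $V[G_0]$. A cofinal sequence of length less than $\tau$ would lie in $V$ by (F1), where $\mu^+>\tau$ is regular. So $\operatorname{cf}(\mu^+)=\tau$ in $V[G_0]$.

\emph{Definition of $\mathbb R$.} Work in $V[G_0]$. Fix an increasing continuous sequence $\langle i_\xi:\xi<\tau\rangle$ cofinal in $\mu^+$, with $i_0=0$ and each $i_{\xi+1}$ a successor ordinal, and put $i_\tau=\mu^+$. Let
\[
\chi_\xi=\kappa^{+(i_\xi+1)}\quad(\xi\le\tau),\qquad\zeta_\xi=\kappa^{+i_{\xi+1}}\quad(\xi<\tau).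
\]
Then $\chi_0=\tau^+$, $\chi_\xi\le\zeta_\xi$, $\chi_{\xi+1}=\zeta_\xi^+$, and $\chi_\tau=\lambda^+$. Put
\[
\mathbb T=\prod_{\xi<\tau}\operatorname{Col}(\chi_\xi,\zeta_\xi),\qquad\mathbb L=\operatorname{Col}(\lambda^{++},{<}\delta),\qquad\mathbb R=\mathbb T\times\mathbb L,
\]
and let $\mathbb T_{<\xi}$, $\mathbb T_{\ge\xi}$ be the partial products. The cardinals $\chi_\xi$ are the ones meant to survive.

\emph{Sizes.} We took $i_{\xi+1}$ to be a successor in order to have $\zeta_\xi^{<\chi_\xi}=\zeta_\xi$. Write $i_{\xi+1}=i+1$, so $i\ge i_\xi$. By \eqref{eq:gch0}, $\zeta_\xi=2^{|\kappa^{+i}|}$. Every cardinal below $\chi_\xi$ is at most $|\kappa^{+i_\xi}|\le|\kappa^{+i}|$, so $\zeta_\xi^{<\chi_\xi}\le(2^{|\kappa^{+i}|})^{|\kappa^{+i}|}=\zeta_\xi$. Thus $|\operatorname{Col}(\chi_\xi,\zeta_\xi)|=\zeta_\xi$, and since $\tau<\chi_\xi$,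
\begin{equation}\label{eq:Tsize}
|\mathbb T_{<\xi+1}|\le\zeta_\xi^{\,\tau}=\zeta_\xi<\chi_{\xi+1},\qquad|\mathbb T|\le\lambda^\tau\le2^\lambda=\lambda^+ .
\end{equation}

\emph{Proof of (1).} Every factor of $\mathbb R$ is ${<}\tau^+$-closed, since $\chi_\xi\ge\tau^+$, and so is the full support product. By \eqref{eq:Tsize}, (F4) and (F2), $\mathbb R$ is $\delta$-c.c. Conditions of $\mathbb T$ have transitive closures of size at most $\lambda$, and $\mathbb L\subseteq H(\delta)$, so $\mathbb R\subseteq H(\delta)$.

\emph{Proof of (2).} Cardinals $\le\tau^+$ of $V[G_0]$ are preserved by closure and cardinals $\ge\delta$ by the chain condition. For the rest, force first with $\mathbb L$ and call the extension $V_1$. By (F1) and (F4), $\mathbb L$ adds no sequences of length at most $\lambda^+$ of sets from $V[G_0]$, preserves cardinals and regular cardinals $\le\lambda^{++}$, and makes $\delta$ the successor of $\lambda^{++}$. In $V_1$ the bounds \eqref{eq:Tsize} on sizes persist, and $\mathbb T_{\ge\xi}$ is still ${<}\chi_\xi$-closed, because a decreasing sequence of length less than $\chi_\xi$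 lies in $V[G_0]$. So in $V_1$ the forcing $\mathbb T\cong\mathbb T_{<\xi}\times\mathbb T_{\ge\xi}$ splits at $\chi_\xi$ whenever $\xi<\tau$ is zero or a successor, and these $\chi_\xi$ are preserved by Lemma~\ref{lem:split}(a). Let $\xi\le\tau$ be a limit. By continuity $\kappa^{+i_\xi}=\sup_{k<\xi}\chi_{k+1}$, and this cardinal is singular because its cofinality is at most $|\xi|\le\tau$. By Lemma~\ref{lem:split}(b), $\kappa^{+i_\xi}$ and its successor $\chi_\xi$ are preserved. Cardinals $\ge\lambda^{++}$ of $V_1$ are preserved as $|\mathbb T|\le\lambda^+$. The cardinals strictly between $\chi_\xi$ and $\chi_{\xi+1}$ are those in $(\chi_\xi,\zeta_\xi]$, and they are collapsed to $\chi_\xi$.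

In the final model we get $\chi_\xi=\tau^{+(\xi+1)}$ for $\xi\le\tau$ by induction: $\chi_0=\tau^+$; $\chi_{\xi+1}$ is the successor of $\chi_\xi$; and for limit $\xi$ we have $\kappa^{+i_\xi}=\sup_{k<\xi}\tau^{+(k+2)}=\tau^{+\xi}$, whose successor is $\chi_\xi$. At $\xi=\tau$ this reads $\lambda=\tau^{+\tau}$ and $\lambda^+=\tau^{+\tau+1}$. The next two cardinals are $\lambda^{++}$ and $\delta$, so $\delta=\tau^{+\tau+3}$. As cardinals $\ge\delta$ are preserved, $\delta^{+i}=\tau^{+(\tau+3+i)}$ for all $i$, and $\tau+3+\tau^+=\tau^+$.
\end{proof}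

\section{The hull survives the collapse}\label{sec:main}

Return to the setting of Section~\ref{sec:idea}. By (A1) and the first half of (A2), Lemma~\ref{lem:collapse} applies in $M$ to each $\mu\in I$. Fix in $M$ a sequence of names $\dot{\mathbb R}_\mu$ as in that lemma, and put $\mathbb Q_\mu=\operatorname{Col}(\tau,\kappa)^M*\dot{\mathbb R}_\mu$. This forcing preserves $\lambda_\mu,\lambda_\mu^+,\Theta,\Theta^+$.

\begin{proposition}\label{prop:key}
There is $\mu\in I$ such that, over $M$, $\mathbb Q_\mu$ forces $(\Theta^+,\Theta)\twoheadrightarrow(\lambda_\mu^+,\lambda_\mu)$.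
\end{proposition}

\begin{proof}[Proof of Theorems~\ref{thm:main} and~\ref{thm:tau} from Propositions~\ref{prop:prep} and~\ref{prop:key}]
Let $M$ be given by Proposition~\ref{prop:prep} and $\mu$ by Proposition~\ref{prop:key}, and let $G$ be $\mathbb Q_\mu$-generic over $M$. Then $M[G]$ is a forcing extension of $V$. It has the same cardinals $\le\tau$, by (F1) for the step from $V$ to $M$ and by Lemma~\ref{lem:collapse}(2) for the step from $M$ to $M[G]$. By that lemma, $\Theta=\tau^{+\tau^+}$ and $\lambda_\mu=\tau^{+\tau}$ in $M[G]$, and their successors are unchanged. This is the relation in Theorem~\ref{thm:tau}. If $\tau=\omega_n$ in $V$, then $\tau=\omega_n$ in $M[G]$, so $\tau^{+\tau}=\aleph_{n+\omega_n}=\aleph_{\omega_n}$ and $\tau^{+\tau^+}=\aleph_{n+\omega_{n+1}}=\aleph_{\omega_{n+1}}$. The case $n=0$ is Theorem~\ref{thm:main}.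
\end{proof}

The rest of this section proves Proposition~\ref{prop:key}. Suppose that it fails.

\subsection*{The counterexample at index $\kappa$}
For each $\mu\in I$ some condition $(p_\mu,\dot r_\mu)\in\mathbb Q_\mu$ forces the failure of the relation. In any extension by $\mathbb Q_\mu$ let $F^\mu$ be a function as in Lemma~\ref{lem:closed} if the relation fails, and the zero function on $\omega\times[\Theta^+]^{<\omega}$ otherwise. By the maximum principle there is a name $\dot F^\mu$ for it, which we take to be a $\operatorname{Col}(\tau,\kappa)^M$-name for an $\dot{\mathbb R}_\mu$-name. Make these choices in $M$, and let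
\[
\vec d=\langle(\dot{\mathbb R}_\mu,p_\mu,\dot r_\mu,\dot F^\mu):\mu\in I\rangle,\qquad(\dot{\mathbb R},p,\dot r,\dot F)=j(\vec d\,)_\kappa,
\]
$\mathbb C=j(\operatorname{Col}(\tau,\kappa)^M)=\operatorname{Col}(\tau,\delta)^N$ and $\mathbb Q=\mathbb C*\dot{\mathbb R}$. By elementarity and \eqref{eq:coincide}, in $N$ the name $\dot{\mathbb R}$ satisfies the conclusions of Lemma~\ref{lem:collapse} with $(\mu,\kappa,\delta,\lambda)$ replaced by $(\kappa,\delta,\varepsilon,\Theta)$. The table shows, for $\tau=\omega$, which ordinals become which alephs.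
\[
\begin{array}{l|ccccc}
 & \text{countable} & \aleph_1 & \aleph_\omega & \aleph_{\omega+3} & \aleph_{\omega_1}\\ \hline
\text{after }\mathbb Q_\mu\text{ over }M & \kappa & \kappa^+ & \lambda_\mu & \delta & \Theta\\
\text{after }\mathbb Q\text{ over }N & \delta & \delta^+ & \Theta & \varepsilon & \theta
\end{array}
\]
In $N$ we have:
\begin{itemize}
\item[(i)] $\mathbb C$ forces that $\dot{\mathbb R}$ is $\le\tau$-closed and $\varepsilon$-c.c., that $\dot{\mathbb R}\subseteq H(\varepsilon)$, and that $\varepsilon$ is inaccessible;
\item[(ii)] $\mathbb Q$ preserves the cardinals $\Theta$ and $\Theta^+$;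
\item[(iii)] $\mathbb Q$ forces that $\dot F$ is a function from $\omega\times[\theta^+]^{<\omega}$ to $\theta^+$, and $(p,\dot r)$ forces that no $\dot F$-closed set has type $(\Theta^+,\Theta)$ over $\theta$.
\end{itemize}

We want a set $X\in N$ of type $(\Theta^+,\Theta)$ over $\theta$ and a generic filter containing $(p,\dot r)$ for which $X$ is closed under the value of $\dot F$. A value $\dot F(n,u)$ is decided by a maximal antichain, so the hull must now contain antichains and names as well as ordinals; we therefore apply $\dagger$ to an elementary submodel $K$ of some $H(\chi)$. The generic filter then has to meet, inside the hull $B=K^\dagger$, every maximal antichain that belongs to $B$. There are $\Theta^+$ pairs $(n,u)$ to handle and the forcing has little closure. Two features save the argument. The first step $\mathbb C$ is a subset of $B$, so nothing has to be arranged for it. The antichains of the second step lie in $H(\varepsilon)$, where $B$ has only $\delta$ elements, and $\mathbb C$ makes $|\delta|=\tau$.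

\subsection*{The hull in $N$}
Work in $M$. Let $\chi>\Theta^+$ be a regular cardinal with $\vec d\in H(\chi)$. Build an increasing chain $\langle K_a:a<\tau\rangle$ of elementary submodels of $(H(\chi),\in)$ of size $\Theta^+$ with $\Theta^+\cup\{\vec d\,\}\subseteq K_0$ and ${}^{<\tau}K_a\subseteq K_{a+1}$; this is possible because $(\Theta^+)^{<\tau}\le(\Theta^+)^\kappa=\Theta^+$ by Lemma~\ref{lem:sizes}. Let $K=\bigcup_{a<\tau}K_a$. Then $K\prec H(\chi)$ and $|K|=\Theta^+$. As $\tau$ is regular, a sequence of length less than $\tau$ from $K$ has its entries in one $K_a$, so ${}^{<\tau}K\subseteq K$. Put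
\[
B=K^\dagger,\qquad\mathcal H=j(H(\chi)^M)=H(j(\chi))^N .
\]
By Lemma~\ref{lem:sizes}, $B\in N$ and
\begin{equation}\label{eq:sizes}
|B\cap\theta^+|^N=\Theta^+,\qquad|B\cap\theta|^N=\Theta,\qquad|B\cap H(\varepsilon)^N|^N\le\delta .
\end{equation}

\begin{lemma}\label{lem:B}
\begin{itemize}
\item[(a)] $B\prec\mathcal H$, $\delta\subseteq B$, and $\varepsilon,\mathbb C,\dot{\mathbb R},\dot r,\dot F\in B$.
\item[(b)] Every sequence in $N$ of length less than $\tau$ with entries in $B$ belongs to $B$.
\item[(c)] $\mathbb C\subseteq B$.
\end{itemize}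
\end{lemma}

\begin{proof}
(a) By Lemma~\ref{lem:dagger}(a), $j''K\cup\delta\subseteq B\subseteq j(K)\subseteq\mathcal H$. We check the Tarski--Vaught criterion. Let $b_1,\dots,b_m\in B$ and $\mathcal H\models\exists y\,\varphi(y,b_1,\dots,b_m)$. By Lemma~\ref{lem:dagger}(d) write $b_a=j(f_a)(z)$ with $f_a:\kappa\to K$ in $M$ and one $z<\delta$. In $M$, for each $\eta<\kappa$ such that $H(\chi)\models\exists y\,\varphi(y,f_1(\eta),\dots,f_m(\eta))$ let $g(\eta)$ be a witness in $K$, which exists as $K\prec H(\chi)$; let $g(\eta)=\emptyset$ for the other $\eta$. By elementarity of $j$, $\mathcal H\models\varphi(j(g)(z),b_1,\dots,b_m)$, and $j(g)(z)\in B$. So $B\prec\mathcal H$. The sets $\delta$, $\vec d$ and $\operatorname{Col}(\tau,\kappa)^M$ are in $K$, the last because it is definable in $H(\chi)$ from $\tau,\kappa\in K$. So $\varepsilon,j(\vec d\,),\mathbb C\in B$. Since $\kappa\in\delta\subseteq B$, the entry $j(\vec d\,)_\kappa$ and its components are in $B$.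

(b) Let $\langle b_a:a<\ell\rangle\in N$ with $\ell<\tau$ and $b_a\in B$. Let $s\in M$ map $\Theta^+$ onto $({}^\kappa K)^M$. By Lemma~\ref{lem:dagger}(c) and (A4) we can choose in $N$ ordinals $\alpha_a<\Theta^+$ and $\xi_a<\delta$ with $b_a=j(s)(j(\alpha_a))(\xi_a)$. By (A3), $\langle\alpha_a:a<\ell\rangle\in M$, so the sequence of the functions $f_a=s(\alpha_a)$ is in $M$, and $b_a=j(f_a)(\xi_a)$. Lemma~\ref{lem:dagger}(d) gives $\langle f'_a:a<\ell\rangle\in M$ and $z<\delta$ with $b_a=j(f'_a)(z)$ for all $a$. Put $f(\eta)=\langle f'_a(\eta):a<\ell\rangle$. Then $f:\kappa\to K$ because ${}^{<\tau}K\subseteq K$ in $M$, and $j(f)(z)=\langle j(f'_a)(z):a<\ell\rangle=\langle b_a:a<\ell\rangle$ because $\ell<\kappa$.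

(c) A condition $q\in\mathbb C$ is a set of fewer than $\tau$ pairs from $\tau\times\delta$, and these pairs are in $B$ by (a). By (b) an enumeration of $q$ in $N$ is in $B$, and so is its range $q$.
\end{proof}

\subsection*{Forcing with $\mathbb C$}
Let $G_0\ni p$ be $\mathbb C$-generic over $W$, hence over $N$. Put
\[
\mathcal H_0=\mathcal H[G_0]=H(j(\chi))^{N[G_0]},\qquad B_0=\{\sigma^{G_0}:\sigma\in B\text{ a }\mathbb C\text{-name}\}\in N[G_0].
\]
In the next proof $\Vdash$ is the forcing relation of $\mathbb C$ over $\mathcal H$, as in (F6). Each part uses that $G_0\subseteq\mathbb C\subseteq B$.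

\begin{lemma}\label{lem:B0}
\begin{itemize}
\item[(a)] $B_0\prec\mathcal H_0$ and $B\cup\{G_0\}\subseteq B_0$.
\item[(b)] $B_0$ and $B$ have the same ordinals.
\item[(c)] $B_0\cap H(\varepsilon)^{N[G_0]}$ has size at most $\tau$ in $N[G_0]$.
\item[(d)] Every sequence in $N[G_0]$ of length less than $\tau$ with entries in $B_0$ belongs to $B_0$.
\end{itemize}
\end{lemma}

\begin{proof}
(a) Let $\vec\sigma\in B$ be names with $\mathcal H_0\models\exists y\,\varphi(y,\vec\sigma^{\,G_0})$. There are a name $\pi\in\mathcal H$ and $q\in G_0$ with $q\Vdash\varphi(\pi,\vec\sigma)$. As $q,\vec\sigma\in B\prec\mathcal H$, there is such a $\pi$ in $B$, and $\pi^{G_0}\in B_0$ is a witness. The canonical names $\check x$ for $x\in B$ and the canonical name for the generic filter are definable in $\mathcal H$ from elements of $B$, so they are in $B$.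

(b) If $\sigma\in B$ and $\sigma^{G_0}=\beta$ is an ordinal, then some $q\in G_0$ forces $\sigma=\check\beta$. The ordinal $\beta$ is definable in $\mathcal H$ from $q,\sigma\in B$.

(c) Let $x=\sigma^{G_0}\in H(\varepsilon)^{N[G_0]}$ with $\sigma\in B$. In $N$, $\varepsilon$ is inaccessible and $\mathbb C\in H(\varepsilon)$, so by (F6) $x=\pi^{G_0}$ for a name $\pi\in H(\varepsilon)^N$, and some $q\in G_0$ forces $\sigma=\pi$. As $q,\sigma,\varepsilon\in B$, there is such a $\pi$ in $B\cap H(\varepsilon)^N$. By \eqref{eq:sizes} there are at most $\delta$ such names in $N$, and $|\delta|=\tau$ in $N[G_0]$.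

(d) Let $\langle x_a:a<\ell\rangle\in N[G_0]$ with $\ell<\tau$, $x_a\in B_0$. In $N[G_0]$ choose names $\sigma_a\in B$ with $\sigma_a^{G_0}=x_a$. As $\mathbb C$ is ${<}\tau$-closed in $N$, the sequence $\langle\sigma_a:a<\ell\rangle$ is in $N$, hence in $B$ by Lemma~\ref{lem:B}(b). The sequence $\langle x_a:a<\ell\rangle$ is definable in $\mathcal H_0$ from it and $G_0$, so it is in $B_0$ by (a).
\end{proof}

\subsection*{Forcing with $\mathbb R$}
Work in $N[G_0]$. Let $\mathbb R=\dot{\mathbb R}^{G_0}$, $r_0=\dot r^{G_0}\in\mathbb R$, and let $\dot F_0=\dot F^{G_0}$, an $\mathbb R$-name. All three are in $B_0$ by Lemma~\ref{lem:B}(a). By (i), an antichain of $\mathbb R$ is a subset of $H(\varepsilon)$ of size less than the regular cardinal $\varepsilon$, hence an element of $H(\varepsilon)$. By Lemma~\ref{lem:B0}(c) the maximal antichains of $\mathbb R$ that belong to $B_0$ can be listed as $\langle a_k:k<\tau\rangle$.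

Build a decreasing sequence $\langle r_k:k<\tau\rangle$ in $\mathbb R\cap B_0$, starting from $r_0$, such that $r_{k+1}$ extends an element of $a_k\cap B_0$. Given $r_k$, there are $t\in a_k$ and a common extension of $t$ and $r_k$, by maximality; since $a_k,r_k,\mathbb R\in B_0\prec\mathcal H_0$, both can be found in $B_0$. At a limit $k<\tau$ the sequence so far is in $B_0$ by Lemma~\ref{lem:B0}(d) and has a lower bound by (i), so it has a lower bound $r_k\in B_0$. Finally, as $\mathbb R$ is $\le\tau$-closed, the whole sequence has a lower bound $r_\tau\in\mathbb R$.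

Let $G_1\ni r_\tau$ be $\mathbb R$-generic over $W[G_0]$, hence over $N[G_0]$. Put $F=\dot F_0^{G_1}$ and
\[
X=B\cap\theta^+=B_0\cap\theta^+ .
\]
We claim that $X$ is $F$-closed. Let $n<\omega$ and let $u\subseteq X$ be finite, so $u\in B_0$. By (iii) the conditions of $\mathbb R$ that decide $\dot F_0(n,u)$ are dense, so some maximal antichain consists of such conditions. This is a statement of $\mathcal H_0$ about $\mathbb R,\dot F_0,n,u\in B_0$, so there is such an antichain in $B_0$; it is some $a_k$. Let $t\in a_k\cap B_0$ be extended by $r_{k+1}$. Then $r_\tau\le t$, so $t\in G_1$, and $F(n,u)$ is the ordinal $\beta<\theta^+$ with $t\Vdash\dot F_0(n,u)=\check\beta$. This $\beta$ is definable in $\mathcal H_0$ from $t,\mathbb R,\dot F_0,n,u\in B_0$. So $\beta\in B_0\cap\theta^+=X$.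

By \eqref{eq:sizes}, $N$ has bijections of $X$ with $\Theta^+$ and of $X\cap\theta$ with $\Theta$, and by (ii) these ordinals are cardinals of $N[G_0][G_1]$. So in $N[G_0][G_1]$ the $F$-closed set $X$ has type $(\Theta^+,\Theta)$ over $\theta$. But $p\in G_0$ and $r_0\in G_1$, so this contradicts (iii). Proposition~\ref{prop:key} is proved.

\begin{remark}
For $\tau=\omega$ the set $X$ has the shape described in Section~\ref{sec:intro}. In $N[G_0][G_1]$ we have $\omega_1=\delta^+<\varepsilon$, and $X\cap\varepsilon\subseteq B\cap H(\varepsilon)^N$ has size at most $|\delta|=\aleph_0$ by \eqref{eq:sizes}. So $X$ is countable even below $\varepsilon=\aleph_{\omega+3}$.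
\end{remark}

\section{Arranging GCH while keeping the embedding}\label{sec:prep}

This section proves Proposition~\ref{prop:prep}. A 2-huge cardinal need not come with (A2), so we force GCH on $[\kappa,\kappa^{+\kappa})$ and on $[\delta,\delta^{+\delta})$ and lift the embedding by (F7). To lift $j_0$ through a forcing $\mathbb P$ we need a generic filter for $j_0(\mathbb P)$ over a model that contains the generic filter for $\mathbb P$. The way to get this is to do at $\kappa$ and $\delta$ what is done at all Mahlo cardinals, in one iteration; then $j_0$ sends initial segments of the iteration to longer initial segments of the same iteration. The pointwise images of the generic filters are directed sets, and directed closure provides lower bounds for them.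

\subsection*{One stage}

\begin{lemma}\label{lem:stage}
Let $\alpha$ be inaccessible and let $\langle c_i:i\le\alpha\rangle$ be increasing and continuous, with $c_0=\alpha$ and each $c_{i+1}$ inaccessible. Let $\mathbb S=\prod_{i<\alpha}\operatorname{Col}(c_i^+,{<}c_{i+1})$. Then $\mathbb S$ is $\le\alpha$-directed closed, and it forces $c_\alpha=\alpha^{+\alpha}$ and $2^\eta=\eta^+$ for all cardinals $\eta\in[\alpha,\alpha^{+\alpha})$.
\end{lemma}

\begin{proof}
Since $\alpha<c_i^+$ for all $i$, the coordinatewise union of a directed set of size at most $\alpha$ is a lower bound. In the same way the partial product $\mathbb S_{\ge i}$ is $\le c_i$-closed. Let $i=k+1$. Each factor of $\mathbb S_{<k}$ has size at most $c_k$, so $|\mathbb S_{<k}|\le c_k^{|k|}\le2^{c_k}<c_i$. The factor $\operatorname{Col}(c_k^+,{<}c_i)$ is $c_i$-c.c.\ of size $c_i$. By (F2), $\mathbb S_{<i}$ is $c_i$-c.c.\ of size $c_i$. So $\mathbb S$ splits at $c_i$ and at $c_i^+$. Let $G\subseteq\mathbb S$ be generic with projections $G_{<i}$. By (F5) with $\chi=c_i^+$,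
\begin{equation}\label{eq:star}
\text{for successor }i,\text{ every subset of }c_i\text{ in }V[G]\text{ lies in }V[G_{<i}].
\end{equation}

\emph{Cardinals.} The cardinals $c_0=\alpha$ and $c_0^+$ are preserved by (F1). For successor $i$, $c_i$ and $c_i^+$ are preserved by Lemma~\ref{lem:split}(a). For limit $i<\alpha$, the cardinal $c_i$ has cofinality at most $|i|<\alpha$, so it is singular, and it is the supremum of the $c_{k+1}$, $k<i$; Lemma~\ref{lem:split}(b) preserves $c_i$ and $c_i^+$. Cardinals strictly between $c_i^+$ and $c_{i+1}$ are collapsed. So the cardinals of $V[G]$ in $[\alpha,c_\alpha)$ are the $c_i$ and $c_i^+$ for $i<\alpha$. By induction $c_i=\alpha^{+2\cdot i}$ in $V[G]$ for $i\le\alpha$, and $2\cdot\alpha=\alpha$. Note that every ordinal below $c_{i+1}$, in particular $(2^{c_i})^V$, has size at most $c_i^+$ in $V[G]$.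

\emph{GCH.} We argue by induction on the cardinals in $[\alpha,c_\alpha)$. Subsets of $c_0=\alpha$ lie in $V$, so there are $|(2^{c_0})^V|\le c_0^+$ of them. For successor $i$, by \eqref{eq:star} and (F3) with $|\mathbb S_{<i}|=c_i$, there are at most $|(2^{c_i})^V|\le c_i^+$ subsets of $c_i$. Let $i<\alpha$ be a limit. In $V[G]$, $\alpha$ is still inaccessible by closure, so by induction $c_i$ is a singular strong limit, and $2^{c_i}=c_i^{\operatorname{cf}(c_i)}$. As $\operatorname{cf}(c_i)<\alpha$, all sequences of that length from $c_i$ lie in $V$, and there are at most $|(2^{c_i})^V|\le c_i^+$ of them. Finally, for any $i<\alpha$, subsets of $c_i^+$ lie in $V[G_{<i+1}]$ by \eqref{eq:star}, and by (F3) with $\delta=c_{i+1}$ there are at most $c_{i+1}$ of them; $c_{i+1}$ is the successor of $c_i^+$ in $V[G]$.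
\end{proof}

\subsection*{The iteration}
Recall that $\gamma$ is \emph{Mahlo} if it is inaccessible and the inaccessible cardinals below it form a stationary set. Let $\mathcal M$ be the class of Mahlo cardinals above $\tau$. For $\gamma\in\mathcal M$ let $\gamma^*$ be the next Mahlo cardinal, if it exists. In that case define $c^\gamma_0=\gamma$, $c^\gamma_{i+1}$ the least inaccessible above $c^\gamma_i$, $c^\gamma_i=\sup_{k<i}c^\gamma_k$ for limit $i\le\gamma$, and let $\gamma^\circ$ be the least inaccessible above $c^\gamma_\gamma$. Since $\gamma^*>\gamma$ is a regular limit of inaccessibles, all these exist and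
\[
\gamma<c^\gamma_\gamma<\gamma^\circ<\gamma^* .
\]

We define $\mathbb P_\beta$ by recursion, for all $\beta$ that do not exceed some Mahlo cardinal; then $\gamma^*$ exists for every $\gamma\in\mathcal M\cap\beta$. A set $A\subseteq\mathcal M\cap\beta$ is \emph{$\beta$-admissible} if $A\cap\alpha$ is bounded in $\alpha$ for every inaccessible $\alpha\le\beta$. A condition of $\mathbb P_\beta$ is a function $p$ with $\beta$-admissible domain such that for $\gamma\in\operatorname{dom}(p)$, $p(\gamma)\in V_{\gamma^\circ}$ is a $\mathbb P_\gamma$-name forced by $1$ to lie in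
\[
\mathbb S_\gamma=\prod_{i<\gamma}\operatorname{Col}\bigl((c_i^\gamma)^+,{<}c^\gamma_{i+1}\bigr),
\]
computed in the extension by $\mathbb P_\gamma$ from the ground model sequence $c^\gamma$. Put $q\le p$ if $\operatorname{dom}(q)\supseteq\operatorname{dom}(p)$ and $q\restriction\gamma\Vdash q(\gamma)\le p(\gamma)$ for all $\gamma\in\operatorname{dom}(p)$. For $\gamma\notin\operatorname{dom}(p)$ we read $p(\gamma)$ as the name for $1$. Coordinatewise unions show that $\mathbb S_\gamma$ is $\le\gamma$-directed closed in the extension by $\mathbb P_\gamma$; this uses only that each $(c^\gamma_i)^+$ is a regular cardinal above $\gamma$ there.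

\begin{lemma}\label{lem:size}
Let $\gamma\in\mathcal M$.
\begin{itemize}
\item[(a)] $\mathbb P_\beta\in V_\gamma$ for $\beta<\gamma$, and $\mathbb P_\gamma=\bigcup_{\beta<\gamma}\mathbb P_\beta\subseteq V_\gamma$. So $|\mathbb P_\beta|<\gamma$ for $\beta<\gamma$, and $|\mathbb P_\gamma|\le\gamma$.
\item[(b)] $\mathbb P_\gamma$ is $\gamma$-c.c.
\item[(c)] If $\gamma^*$ exists, every $\mathbb P_\gamma$-name forced by $1$ to lie in $\mathbb S_\gamma$ is forced by $1$ to equal a name in $V_{\gamma^\circ}$.
\end{itemize}
\end{lemma}

\begin{proof}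
(a) For $\eta\in\mathcal M\cap\gamma$ we have $\eta^\circ<\eta^*\le\gamma$. So for $\beta<\gamma$, by regularity, $\beta'=\sup(\{\eta^\circ:\eta\in\mathcal M\cap\beta\}\cup\{\beta\})<\gamma$, and $\mathbb P_\beta\subseteq V_{\beta'+\omega}$. Domains of conditions of $\mathbb P_\gamma$ are bounded in $\gamma$.

(b) Let $p_\xi\in\mathbb P_\gamma$ for $\xi<\gamma$. For inaccessible $\xi<\gamma$ there is $\beta_\xi<\xi$ with $\operatorname{dom}(p_\xi)\cap\xi\subseteq\beta_\xi$. As $\gamma$ is Mahlo, Fodor's lemma gives a stationary set of $\xi$ on which $\beta_\xi$ has a constant value $\beta$. Since $|\mathbb P_\beta|<\gamma$, there is an unbounded set $E$ of such $\xi$ on which $p_\xi\restriction\xi$ has a constant value $s$. Take $\xi<\xi'$ in $E$ with $\operatorname{dom}(p_\xi)\subseteq\xi'$. The common part of the domains of $p_\xi$ and $p_{\xi'}$ is contained in $\operatorname{dom}(p_{\xi'})\cap\xi'=\operatorname{dom}(s)$, where both agree with $s$. So $p_\xi\cup p_{\xi'}$ is a condition, and it extends both.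

(c) Let $\dot r$ be such a name. By (a), $\mathbb P_\gamma\in V_{\gamma^\circ}=H(\gamma^\circ)$. In the extension, an element of $\mathbb S_\gamma$ has transitive closure of size at most $c^\gamma_\gamma<\gamma^\circ$. By (F6), densely many conditions force $\dot r=\pi$ for some $\pi\in V_{\gamma^\circ}$. Take a maximal antichain of such conditions, of size at most $\gamma$, and mix the names $\pi$ along it. The result is in $V_{\gamma^\circ}$, as $\gamma^\circ$ is inaccessible.
\end{proof}

By (c), the map $p\mapsto(p\restriction\gamma,p(\gamma))$ sends $\mathbb P_{\gamma+1}$ onto a dense subset of $\mathbb P_\gamma*\dot{\mathbb S}_\gamma$, and a generic $G_{\gamma+1}$ gives $V[G_{\gamma+1}]=V[G_\gamma][h]$ with $h=\{p(\gamma)^{G_\gamma}:p\in G_{\gamma+1}\}$ generic for $\mathbb S_\gamma$.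

\subsection*{Tails}
Let $a\le\beta$. Then $\mathbb P_a\subseteq\mathbb P_\beta$. Let $\mathbb P_{[a,\beta)}$ be the set of $p\in\mathbb P_\beta$ with $\operatorname{dom}(p)\cap a=\emptyset$. For $s\in\mathbb P_a$ and $d\in\mathbb P_{[a,\beta)}$ the union $s\cup d$ is a condition of $\mathbb P_\beta$, and every condition has this form. From the definition of the order:
\begin{equation}\label{eq:mono}
\text{if }s\cup d\le t\cup e\text{ and }s'\le s,\text{ then }s\le t\text{ and }s'\cup d\le s'\cup e .
\end{equation}
Given a generic $G_a\subseteq\mathbb P_a$, order $\mathbb P_{[a,\beta)}$ in $V[G_a]$ by: $d\le e$ if $s\cup d\le s\cup e$ for some $s\in G_a$. This \emph{tail order} is transitive by \eqref{eq:mono} and directedness of $G_a$. The map $s\cup d\mapsto(s,\check d)$ is a dense embedding of $\mathbb P_\beta$ into $\mathbb P_a*\dot{\mathbb P}_{[a,\beta)}$. It preserves the order by \eqref{eq:mono}. Its range is dense because the elements of the tail lie in $V$ and can be decided. If $(s',\check e)$ extends the images of $s_0\cup d_0$ and $s_1\cup d_1$, then by \eqref{eq:mono} some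 $s''\le s'$ has $s''\cup e\le s''\cup d_l\le s_l\cup d_l$ for $l=0,1$, so incompatibility is preserved. Hence a generic $G_\beta\subseteq\mathbb P_\beta$ corresponds to the pair of generics $G_a=G_\beta\cap\mathbb P_a$ and $g=G_\beta\cap\mathbb P_{[a,\beta)}$, with $G_\beta=\{s\cup d:s\in G_a,\ d\in g\}$.

\begin{lemma}\label{lem:tail}
Let $a\le\beta$, and let $\nu\ge a$ be an infinite cardinal with $\mathcal M\cap[a,\nu)=\emptyset$ and $|\mathbb P_a|\le\nu$. Then $\mathbb P_{[a,\beta)}$ is $\le\nu$-directed closed in $V[G_a]$. In particular:
\begin{itemize}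
\item[(a)] $\mathbb P_\beta$ is $\le\tau$-directed closed;
\item[(b)] if $\gamma\in\mathcal M\cap\beta$, then $\mathbb P_{[\gamma,\beta)}$ is $\le\gamma$-directed closed in $V[G_\gamma]$;
\item[(c)] if $\gamma\in\mathcal M\cap\beta$, then $\mathbb P_{[\gamma+1,\beta)}$ is $\le\gamma^*$-directed closed in $V[G_{\gamma+1}]$.
\end{itemize}
\end{lemma}

\begin{proof}
The special cases are $(a,\nu)=(0,\tau)$, $(\gamma,\gamma)$ and $(\gamma+1,\gamma^*)$; the size condition holds by Lemma~\ref{lem:size}(a).

Let $s\in\mathbb P_a$ force that $\langle\dot d_\xi:\xi<\nu\rangle$ lists a directed subset of the tail. The lower bound has to be a function in $V$, so it must work for all possible values of the $\dot d_\xi$ at once. Let $A$ be the union of the domains of all $d$ such that some $s'\le s$ forces $\dot d_\xi=\check d$ for some $\xi$. There are at most $|\mathbb P_a|\cdot\nu=\nu$ such $d$. The set $A$ is $\beta$-admissible: if $\alpha\le\nu$, then $A\cap\alpha\subseteq\mathcal M\cap[a,\nu)=\emptyset$, and if $\nu<\alpha\le\beta$ is inaccessible, then $A\cap\alpha$ is a union of at most $\nu$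 bounded subsets of $\alpha$.

Let $\eta\in A$, so $\eta\ge\nu$. For a generic $G_\eta\subseteq\mathbb P_\eta$ containing $s$, let $d_\xi$ be the value of $\dot d_\xi$ under $G_a=G_\eta\cap\mathbb P_a$, and let $D_\eta=\{d_\xi(\eta)^{G_\eta}:\xi<\nu\}\subseteq\mathbb S_\eta$. Let $p(\eta)$ be a name for the coordinatewise union of $D_\eta$ if $s\in G_\eta$ and $D_\eta$ is directed, and for $1$ otherwise. As $\nu\le\eta$, this names an element of $\mathbb S_\eta$, and by Lemma~\ref{lem:size}(c) we take $p(\eta)\in V_{\eta^\circ}$. So $p\in\mathbb P_{[a,\beta)}$.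

We show by induction on $\eta\in[a,\beta]$: if $\xi<\nu$, $s'\le s$ and $s'\Vdash\dot d_\xi=\check d$, then $s'\cup p\restriction\eta\le s'\cup d\restriction\eta$. The case $\eta=a$ is trivial, and so are limit steps, since the order is defined coordinate by coordinate. The step from $\eta$ to $\eta+1$ needs proof only if $\eta\in\operatorname{dom}(d)\subseteq A$. Let $G_\eta\ni s'\cup p\restriction\eta$ be generic; we must show $p(\eta)^{G_\eta}\le d(\eta)^{G_\eta}$. For each $\zeta<\nu$ some $s''\in G_a$ below $s'$ forces $\dot d_\zeta=\check d_\zeta$. Then $s''\cup p\restriction\eta\in G_\eta$, so by the induction hypothesis $d_\zeta\restriction\eta\in G_\eta$. Now suppose $d_{\zeta'}\le d_\zeta$ in the tail order, say $t\cup d_{\zeta'}\le t\cup d_\zeta$ with $t\in G_a$. Then $t\cup d_{\zeta'}\restriction\eta$ is in $G_\eta$ and forces $d_{\zeta'}(\eta)\le d_\zeta(\eta)$. Since $\{d_\zeta:\zeta<\nu\}$ is directed, so is $D_\eta$. Hence $p(\eta)^{G_\eta}$ is a lower bound of $D_\eta$, which contains $d(\eta)^{G_\eta}$.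

Taking $\eta=\beta$: if $s\in G_a$ and $\xi<\nu$, pick $s'\in G_a$ below $s$ deciding $\dot d_\xi$; then $s'\cup p\le s'\cup d_\xi$, so $p\le d_\xi$ in the tail order.
\end{proof}

\begin{lemma}\label{lem:inacc}
Let $\gamma\in\mathcal M$ and suppose $\gamma^*$ exists. Then $\gamma$ and all $c^\gamma_{i+1}$, $i<\gamma$, are inaccessible in $V[G_\gamma]$. Hence Lemma~\ref{lem:stage} applies to $\mathbb S_\gamma$ in $V[G_\gamma]$.
\end{lemma}

\begin{proof}
For $c^\gamma_{i+1}$ use $|\mathbb P_\gamma|\le\gamma$ and (F3). If $\mathcal M\cap\gamma\subseteq\beta$ for some $\beta<\gamma$, then $\mathbb P_\gamma=\mathbb P_\beta$ has size less than $\gamma$, and (F3) applies to $\gamma$ too. Otherwise $\gamma$ is a limit of elements of $\mathcal M$. It stays regular by Lemma~\ref{lem:size}(b). Given $\eta<\gamma$, pick $\beta\in\mathcal M$ with $\eta<\beta<\gamma$. By Lemma~\ref{lem:tail}(b) the subsets of $\eta$ in $V[G_\gamma]$ lie in $V[G_\beta]$, and by (F3) there are at most $(2^\beta)^V<\gamma$ of them.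
\end{proof}

\subsection*{Lifting the embedding}

\begin{proof}[Proof of Proposition~\ref{prop:prep}]
Let $j_0:V\to N_0$ be an ultrapower embedding witnessing that $\kappa$ is 2-huge, $\delta=j_0(\kappa)$, $\varepsilon=j_0(\delta)$.

\emph{$V$ and $N_0$ agree up to $\varepsilon$.} The measurable cardinal $\kappa$ is Mahlo and a limit of Mahlo cardinals, so $\delta$ has these properties in $N_0$. As $N_0$ is closed under $\varepsilon$-sequences, $P(\alpha)^{N_0}=P(\alpha)$ for $\alpha\le\varepsilon$. It follows that $V$ and $N_0$ have the same inaccessible and the same Mahlo cardinals $\le\varepsilon$, since these notions depend only on the subsets of the cardinal and on codes, as subsets of the cardinal, for injections from power sets of smaller ordinals into smaller ordinals. So $\delta$ is a Mahlo limit of Mahlo cardinals in $V$; then $\varepsilon=j_0(\delta)$ is one in $N_0$, and hence in $V$. By induction $V_\alpha=V_\alpha^{N_0}$ for $\alpha<\varepsilon$: this set has size less than $\varepsilon$, so all its subsets are in $N_0$. Thus $V_\varepsilon=V_\varepsilon^{N_0}$. For $\beta<\varepsilon$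 the definition of $\mathbb P_\beta$ refers only to elements of $V_\varepsilon$ and, by (F6), to forcing relations over $H(\varepsilon)=V_\varepsilon$. So $V$ and $N_0$ both compute $\mathbb P_\beta$ as $V_\varepsilon$ does, and by Lemma~\ref{lem:size}(a) they also have the same $\mathbb P_\varepsilon$. Since $j_0(\tau)=\tau$, we get $j_0(\mathbb P_\delta)=\mathbb P_\varepsilon^{N_0}=\mathbb P_\varepsilon$.

\emph{Lifting through $\mathbb P_\delta$.} Let $G_\delta\subseteq\mathbb P_\delta$ be generic over $V$. For $p\in\mathbb P_\delta$ we have $p\restriction\kappa\in\mathbb P_\kappa\subseteq V_\kappa$, so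
\[
j_0(p)\restriction\delta=j_0(p\restriction\kappa)=p\restriction\kappa .
\]
Write $p^*=j_0(p)\restriction[\delta,\varepsilon)$, so that $j_0(p)=p\restriction\kappa\cup p^*$, and let $D=\{p^*:p\in G_\delta\}$. As $|\mathbb P_\delta|\le\delta$, we have $j_0\restriction\mathbb P_\delta\in N_0$; so $D\in N_0[G_\delta]$, and $D$ has size at most $\delta$ there. The tail $\mathbb P_{[\delta,\varepsilon)}$ and its order are the same in $V[G_\delta]$ and $N_0[G_\delta]$, since they depend only on $\mathbb P_\varepsilon$ and $G_\delta$. The set $D$ is directed: if $r\le p$ are in $G_\delta$, then $j_0(r)\le j_0(p)$, so $r\restriction\kappa\cup r^*\le r\restriction\kappa\cup p^*$ by \eqref{eq:mono}, and $r\restriction\kappa\in G_\delta$; thus $r^*\le p^*$. By Lemma~\ref{lem:tail}(b) in $N_0$, $D$ has a lower bound $m$. Let $g\ni m$ be $\mathbb P_{[\delta,\varepsilon)}$-generic over $V[G_\delta]$, and let $G_\varepsilon\subseteq\mathbb P_\varepsilon$ be the generic filter formed from $G_\delta$ and $g$. For $p\in G_\delta$ we have $p\restriction\kappa\in G_\delta$ and $p^*\in g$, so $j_0(p)\in G_\varepsilon$.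 By (F7), $j_0$ lifts to $j_1:V[G_\delta]\to N_0[G_\varepsilon]$.

\emph{Lifting through $\mathbb S_\delta$.} For $\beta\le\varepsilon$ let $G_\beta=G_\varepsilon\cap\mathbb P_\beta$. Put $M=V[G_{\delta+1}]=V[G_\delta][h]$, where $h\subseteq\mathbb S_\delta$ is the generic at stage $\delta$; note that $h\in N_0[G_\varepsilon]$. Let $T$ be the set of $\mathbb P_\delta$-names in $V_{\delta^\circ}$ forced by $1$ to lie in $\mathbb S_\delta$. Every element of $h$ is the value of a name in $T$. As $|T|<\varepsilon$, we have $j_0\restriction T\in N_0$, so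
\[
j_1''h=\{j_0(\dot r)^{G_\varepsilon}:\dot r\in T,\ \dot r^{G_\delta}\in h\}\in N_0[G_\varepsilon],
\]
and this set has size at most $\varepsilon$ there. It is a directed subset of $\mathbb S^*=j_1(\mathbb S_\delta)$, which by elementarity is $\le\varepsilon$-directed closed in $N_0[G_\varepsilon]$. Let $m'\in\mathbb S^*$ be a lower bound, and let $h^*\ni m'$ be $\mathbb S^*$-generic over $V[G_\varepsilon]$. Put $N=N_0[G_\varepsilon][h^*]$ and $W=V[G_\varepsilon][h^*]$. Then $j_1''h\subseteq h^*$, and $j_1$ lifts to $j:M\to N$. As $j$ agrees with $j_0$ on ordinals, its critical point is $\kappa$, $j(\kappa)=\delta$ and $j(\delta)=\varepsilon$. The model $M$ is an extension of $V$ by $\mathbb P_{\delta+1}$, which is $\le\tau$-closed by Lemma~\ref{lem:tail}(a).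

\emph{(A1).} The cardinal $\tau$ stays regular by (F1). For $\gamma\in\{\kappa,\delta\}$, $\gamma$ is inaccessible in $V[G_\gamma]$ by Lemma~\ref{lem:inacc}, and $M$ is an extension of $V[G_\gamma]$ by $\mathbb P_{[\gamma,\delta+1)}$, which adds no $\gamma$-sequences of ordinals by Lemma~\ref{lem:tail}(b).

\emph{(A2).} For $\gamma\in\{\kappa,\delta\}$, Lemmas~\ref{lem:inacc} and~\ref{lem:stage} show that in $V[G_{\gamma+1}]$ we have $\gamma^{+\gamma}=c^\gamma_\gamma<\gamma^*$ and GCH holds on $[\gamma,\gamma^{+\gamma})$. For $\gamma=\delta$ this model is $M$. With $c=c^\delta_\delta=(\delta^{+\delta})^M$ we have $\Theta^+=(\delta^{+\kappa^++1})^M<c<\delta^*<\varepsilon$, which covers $[\delta,\Theta]$. For $\gamma=\kappa$, the tail $\mathbb P_{[\kappa+1,\delta+1)}$ adds no $\kappa^*$-sequences of ordinals by Lemma~\ref{lem:tail}(c), so $M$ and $V[G_{\kappa+1}]$ have the same cardinals below $\kappa^*$ and the same subsets of them.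

\emph{(A3).} Let $x\in P(\Theta^+)^M$. As $\mathbb P_{\delta+1}\in V_\varepsilon$ and $\Theta^+<\varepsilon$, $x$ has a nice $\mathbb P_{\delta+1}$-name in $V_\varepsilon\subseteq N_0$, so $x\in N_0[G_{\delta+1}]\subseteq N$. Conversely let $x\in P(\Theta^+)^N$. Then $x\in N_0[G_\varepsilon]$, since $\mathbb S^*$ is $\le\varepsilon$-closed there. So $x\in V[G_\varepsilon]$, which is an extension of $M$ by $\mathbb P_{[\delta+1,\varepsilon)}$. By Lemma~\ref{lem:tail}(c) this tail is $\le\delta^*$-closed in $M$, and $\Theta^+<\delta^*$, so $x\in M$.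

\emph{(A4).} $j\restriction\Theta^+=j_0\restriction\Theta^+\in N_0\subseteq N$, as $\Theta^+<\varepsilon$.
\end{proof}

The closure of $N_0$ under $\varepsilon$-sequences was used to identify $j_0(\mathbb P_\delta)$ with the forcing $\mathbb P_\varepsilon$ of $V$, whose tail is closed in $M$ and not only in an extension of $N_0$, and to put $j_0\restriction\mathbb P_\delta$, $j_0\restriction T$ and $j_0\restriction\Theta^+$ into $N_0$.

\section{Witnesses cannot contain the cofinality}\label{sec:limit}

This section proves Theorem~\ref{thm:limit}; the letters $\theta,\rho,\eta$ are as in its statement. For functions defined on an unbounded subset $Y$ of $\rho$, let $f<^*g$ mean that $f(i)<g(i)$ for all sufficiently large $i\in Y$.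

The plan is to take $\eta^+$ functions with values in $B\cap\theta$ that increase under $<^*$, and to find with a small elementary submodel $L$ an upper bound $g$ for them that cannot be lowered inside $L$. The values of $g$ turn out to have cofinality less than $\eta$. Then there are too few ways to step down from $g$, one of them bounds all $\eta^+$ functions, and by elementarity $g$ can be lowered inside $L$ after all.

\begin{proof}[Proof of Theorem~\ref{thm:limit}]
\emph{The structure.} Let $\langle\theta_i:i<\rho\rangle$ be an increasing sequence of regular cardinals above $\rho$ with supremum $\theta$, and put $\bar\theta_i=\sup_{k<i}\theta_k$. Then $\bar\theta_i<\theta_i$: for limit $i$ because $\bar\theta_i\le\theta_i$ and $\operatorname{cf}(\bar\theta_i)\le|i|<\theta_i=\operatorname{cf}(\theta_i)$, and for the other $i$ directly. Any functions $g_\beta\in\prod_{i<\rho}\theta_i$, $\beta<\theta$, have a $<^*$-upper bound in $\prod_{i<\rho}\theta_i$, namely $g(i)=\sup\{g_\beta(i)+1:\beta<\bar\theta_i\}$. Indeed $g(i)<\theta_i$ by regularity, and each $\beta<\theta$ is below $\bar\theta_i$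 for all large $i$. By recursion there is a $<^*$-increasing sequence $\langle f_\beta:\beta<\theta^+\rangle$ in $\prod_{i<\rho}\theta_i$, since each stage $\beta<\theta^+$ has at most $\theta$ predecessors. Let $\mathfrak A$ have universe $\theta^+$, $R=\theta$, and the binary function sending $(\beta,i)$ to $f_\beta(i)$ for $i<\rho$ and to $0$ for $i\ge\rho$.

Suppose $\mathfrak B\prec\mathfrak A$, $|B|=\eta^+$, $|B\cap\theta|=\eta$ and $\rho\subseteq B$. The last assumption gives
\begin{equation}\label{eq:values}
f_\beta(i)\in B\quad\text{for all }\beta\in B,\ i<\rho .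
\end{equation}
Let $D$ consist of the first $\eta^+$ elements of $B$.

\emph{The bound $g$.} The hypothesis with $\eta'=2$ gives $2^\rho<\eta$. Let $\chi$ be a large regular cardinal. As $(2^\rho)^\rho=2^\rho$, the union of a suitable chain of length $\rho^+$ is an $L\prec H(\chi)$ with $|L|=2^\rho$, ${}^\rho L\subseteq L$, $\rho\subseteq L$, containing $B,D,\vec f,\vec\theta,\rho,\eta$. As $|L|<\eta^+$ and $D$ has order type $\eta^+$, some $\beta^*\in D$ is above all elements of $L\cap D$. For $i<\rho$ let $g(i)$ be the least ordinal in $L$ that is $\ge f_{\beta^*}(i)$. Since $\theta_i\in L$ and $f_{\beta^*}(i)<\theta_i$, it exists and $g(i)\le\theta_i$. As $g:\rho\to L$, we have $g\in L$. For $\beta\in D\cap L$, $f_\beta<^*f_{\beta^*}\le g$. If some $\beta\in D$ had $f_\beta\not<^*g$, there would be such a $\beta$ in $L$ by elementarity. So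
\begin{equation}\label{eq:bound}
f_\beta<^*g\quad\text{for all }\beta\in D .
\end{equation}
In particular there is a final segment $J$ of $\rho$ with $f_{\beta^*}(i)<g(i)$ for $i\in J$.

\emph{The cofinalities of the $g(i)$.} Let $i\in J$. By \eqref{eq:values}, $f_{\beta^*}(i)\in B\cap g(i)$. The ordinal $\sup(B\cap g(i))$ is in $L$ and lies in $[f_{\beta^*}(i),g(i)]$, so it equals $g(i)$ by minimality. Thus $g(i)$ is a limit ordinal in which $B\cap g(i)\subseteq B\cap\theta$ is cofinal, and $\operatorname{cf}(g(i))\le\eta$. As $\eta$ is singular, $\operatorname{cf}(g(i))<\eta$.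

There are an unbounded $Y\subseteq J$ and a cardinal $\eta'<\eta$ with $\operatorname{cf}(g(i))\le\eta'$ for all $i\in Y$; this is where $\operatorname{cf}(\eta)\ne\rho$ is used. If $\operatorname{cf}(\eta)>\rho$, the $\rho$ many values are bounded below $\eta$, and $Y=J$ works. If $\operatorname{cf}(\eta)<\rho$, write $\eta=\sup_{a<\operatorname{cf}(\eta)}\eta_a$ with cardinals $\eta_a<\eta$; then $J$ is the union of the fewer than $\rho$ sets $\{i\in J:\operatorname{cf}(g(i))\le\eta_a\}$, and one of them is unbounded since $\rho$ is regular. The increasing enumeration of $Y$ is a $\rho$-sequence from $L$, so $Y\in L$.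

\emph{Stepping down.} For $i\in Y$ let $c_i\subseteq g(i)$ be cofinal of size at most $\eta'$. For $\beta\in D$ and $i\in Y$ let $h_\beta(i)$ be the least element of $c_i$ above $f_\beta(i)$ if $f_\beta(i)<g(i)$, and $\min c_i$ otherwise. Since $|\prod_{i\in Y}c_i|\le\eta'^{\,\rho}<\eta$, one function $h$ equals $h_\beta$ for $\eta^+$ many, hence unboundedly many, $\beta\in D$. It has the following property:
\begin{equation}\label{eq:h}
h(i)<g(i)\text{ for all }i\in Y,\quad\text{and}\quad f_\beta\restriction Y<^*h\text{ for all }\beta\in D .
\end{equation}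
The first part holds as $h(i)\in c_i$. For the second, given $\beta\in D$ pick $\beta'>\beta$ in $D$ with $h_{\beta'}=h$. By \eqref{eq:bound}, $f_\beta(i)<f_{\beta'}(i)<g(i)$ for large $i\in Y$, and for these $i$ the definition of $h_{\beta'}$ gives $f_{\beta'}(i)<h(i)$. The parameters $Y,g,D,\vec f$ of \eqref{eq:h} are in $L$, so some $h\in L$ satisfies \eqref{eq:h}. For this $h$ and large $i\in Y$ we have $h(i)\in L$ and $f_{\beta^*}(i)<h(i)<g(i)$, contradicting the minimality of $g(i)$. This proves the first assertion.

\emph{The case of $\aleph_{\omega_1}$.} Take $\theta=\aleph_{\omega_1}$, $\rho=\omega_1$, $\eta=\aleph_\omega$; then $\operatorname{cf}(\eta)=\omega\ne\rho$. Hausdorff's formula $\aleph_{n+1}^{\aleph_1}=\aleph_{n+1}\cdot\aleph_n^{\aleph_1}$ and $\aleph_0^{\aleph_1}=2^{\aleph_1}$ give $\aleph_n^{\aleph_1}=\aleph_n\cdot2^{\aleph_1}$ by induction, so $2^{\aleph_1}<\aleph_\omega$ yields the arithmetical hypothesis. Fix injections $e_\alpha:\alpha\to\omega$ for $\alpha<\omega_1$. Expand $\mathfrak A$ to $\mathfrak A'$ by a constant for each $n<\omega$ and by the binary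 function sending $(\alpha,n)$ to $e_\alpha^{-1}(n)$ when $\alpha<\omega_1$ and $n$ is in the range of $e_\alpha$, and to $0$ otherwise. Let $\mathfrak B'\prec\mathfrak A'$ be a witness with universe $B$. If $\alpha\in B\cap\omega_1$ and $\beta<\alpha$, then $n=e_\alpha(\beta)\in\omega\subseteq B$, so $\beta=e_\alpha^{-1}(n)\in B$. Thus $B\cap\omega_1$ is an initial segment of $\omega_1$. If it were uncountable, it would be $\omega_1$, and the reduct of $\mathfrak B'$ would be an elementary substructure of $\mathfrak A$ of the kind just excluded.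
\end{proof}

\begin{remark}
The hypothesis $\operatorname{cf}(\eta)\ne\rho$ cannot be dropped if a 2-huge cardinal is consistent. In the model $M$ of Example~\ref{ex:same} let $\theta=\delta^{+\omega}$, $\rho=\omega$ and $\eta=\kappa^{+\omega}$. If $\eta'\le\kappa^{+n}$, then $\eta'^{\,\omega}\le2^{\kappa^{+n}}=\kappa^{+(n+1)}<\eta$ by (A2), so the other hypotheses hold. Yet every structure with universe $\theta^+$ and $R=\theta$ has a witness containing $\omega$: expand it by constants for the natural numbers and apply the example.
\end{remark}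

\begin{thebibliography}{9}

\bibitem{cc}
\emph{Chang's conjecture is a model theoretic assertion which implies many structures of a certain variety have elemen},
\texttt{https://uryaar.com/Chang's\_conjecture}.

\end{thebibliography}
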